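\title{Hyperbolic analogs of the cube with connected faces}

\begin{abstract}
Charney and Davis proved that for every $n$ there is a compact hyperbolic $n$-manifold with corners that has the face poset, the right angles and the symmetries of the $n$-cube and maps to the cube with degree one on every face. Faces of such a manifold are allowed to be disconnected. We show that in every dimension the manifold can be chosen with all faces connected. An example is the congruence manifold of level $3$ of the form $-\phi x_0^2+x_1^2+\dots+x_n^2$ over $\mathbb Z[\phi]$, $\phi=\frac{1+\sqrt5}{2}$, cut open along the images of the hyperplanes $x_i=0$. The main step is a local-global statement for unit vectors of this form. Deeper levels give examples in which disjoint faces are arbitrarily far apart.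
\end{abstract}

\section{Introduction}\label{sec:intro}

The cube $\square^n=[-1,1]^n$ has flat faces that meet at right angles, and its symmetry group $B_n$ acts on it, and on $\mathbb R^n$, by permutations and sign changes of the coordinates. For $n\ge2$ no hyperbolic polytope has the same combinatorics and the same angles: a two-dimensional face would be a hyperbolic quadrilateral with four right angles. One can keep the combinatorics, the angles and the symmetries at the price of allowing the faces to have topology. This paper is about how much topology one has to allow.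

\subsection*{The problem}
A \emph{hyperbolic $n$-manifold with corners} is a smooth $n$-manifold with corners $X$ with a Riemannian metric of constant curvature $-1$; for $n=1$ the curvature condition is vacuous. Every point $x\in X$ has a chart modeled on $[0,\infty)^m\times\mathbb R^{n-m}$ that sends $x$ to a point whose first $m$ coordinates vanish, and $m$ is the \emph{codimension} of $x$. A \emph{$k$-dimensional stratum} is a connected component of the set of points of codimension $n-k$. A \emph{face structure} on $X$ is, for each $k$, a partition of the set of $k$-dimensional strata into classes; the closure of the union of the strata in a class is a \emph{$k$-dimensional face}. Faces are ordered by inclusion. A face may consist of several strata and need not be connected. An action of $B_n$ on $X$ is always required to permute the faces.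

Let $X^n$ be a compact, connected, orientable hyperbolic $n$-manifold with corners, with a face structure and an isometric action of $B_n$. Consider the following properties.
\begin{itemize}
\item[(P1)] The poset of faces of $X^n$ is $B_n$-equivariantly isomorphic to the poset of faces of $\square^n$.
\item[(P2)] Each face is totally geodesic.
\item[(P3)] The faces intersect orthogonally.
\item[(P4)] Each $0$-dimensional face is a single point, so that $X^n$ has exactly $2^n$ vertices.
\item[(P5)] There is a $B_n$-equivariant map $f\colon X^n\to\square^n$ that maps each face $F$ into the face of $\square^n$ corresponding to $F$ under (P1), and such that, for suitable orientations, $f$ and its restriction to each face have degree one.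
\end{itemize}
Charney and Davis proved that such an $X^n$ exists for every $n>0$. By (P4) its $0$-dimensional faces are connected. The question, which we take from \cite{blog}, is whether for every $n>0$ there is such an $X^n$ in which \emph{every} face, of every dimension, is connected. The answer is yes.

\begin{theorem}\label{thm:A}
For every $n\ge1$ there is a compact connected orientable hyperbolic $n$-manifold with corners $X^n$, with a face structure and an isometric $B_n$-action satisfying \textup{(P1)--(P5)}, in which every face is the closure of a single stratum.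
\end{theorem}

The closure of a stratum is connected, so Theorem~\ref{thm:A} answers the question. The construction depends on a level, and deep levels give more.

\begin{theorem}\label{thm:B}
For every $d>0$ there is a sequence $X^1,X^2,\dots$ as in Theorem~\ref{thm:A} such that moreover, for all $n$:
\begin{itemize}
\item[(P6)] every $k$-dimensional face of $X^n$ with $k\ge1$ is isometric to $X^k$, as a manifold with corners;
\item[(P7)] any two disjoint faces of $X^n$ are at distance at least $d$ in $X^n$;
\item[(P8)] every codimension-one face $F$ has an embedded normal geodesic collar $F\times[0,d/2]\to X^n$.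
\end{itemize}
\end{theorem}

\subsection*{Dimensions one and two}
For $n=1$ any compact segment will do. For $n=2$ the manifold is a surface with piecewise geodesic boundary and four right-angled corners. The Gauss--Bonnet formula gives area $2\pi(1-\chi)$, so $\chi\le0$ and the surface is not a disk. A one-dimensional stratum is an open arc between corners or a closed geodesic without corners. Two ends of arcs arrive at each corner, so there are four arcs, and each of the four one-dimensional faces contains a corner, hence an arc, hence exactly one arc. Thus a face can fail to be connected only by containing closed boundary geodesics in addition to its arc. Property (P5) does not see such components, since they map to an edge of the square with degree zero. The question asks whether, in all dimensions at once, the extra topology can be kept from producing extra components.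

\subsection*{The torus model}
The cube can be obtained by cutting. Let $\Gamma=(2\mathbb Z)^n$ act on $\mathbb R^n$ by translations, and cut the torus $\mathbb R^n/\Gamma$ along the images of the hyperplanes $x_i=0$. The result is $[0,2]^n$. The group $B_n$ fixes the origin, normalizes $\Gamma$ and permutes the hyperplanes, so it acts on the result; for instance $x_i\mapsto-x_i$ becomes $x_i\mapsto2-x_i$, which exchanges two opposite faces. The faces are connected because every intersection of the subtori is connected and remains connected when the other subtori are removed.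

We imitate this with $n$ pairwise orthogonal hyperplanes $H_1,\dots,H_n$ through a point $o\in\mathbb H^n$ and a torsion-free cocompact group $\Gamma$ normalized by $B_n$. Let $\Sigma_i$ be the image of $H_i$ in $M=\mathbb H^n/\Gamma$. Three things are needed.
\begin{itemize}
\item[(i)] The $\Sigma_i$ are embedded and meet each other orthogonally.
\item[(ii)] For each index set $I$, the intersection $\bigcap_{i\in I}\Sigma_i$ is just the image of $\bigcap_{i\in I}H_i$.
\item[(iii)] Each such intersection stays connected when the remaining $\Sigma_l$ are removed.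
\end{itemize}
We take for $\Gamma$ a congruence subgroup of the integral isometry group of the form $-\phi x_0^2+x_1^2+\dots+x_n^2$ over $\mathbb Z[\phi]$, and $H_i=e_i^\perp$. Then (i) follows from a short argument with the Galois conjugate form (Section~\ref{sec:arith}), and (iii) follows from (ii) by induction on the dimension (Section~\ref{sec:arr}). The difficulty is (ii). A translate $\gamma H_2$ that meets $H_1$ has as normal a unit vector $w=\gamma e_2$ of the smaller lattice $e_1^\perp$, and it contributes nothing new to $\Sigma_1\cap\Sigma_2$ if $w$ can be reached from $e_2$ by an element of $\Gamma$ that \emph{fixes} $e_1$. All that we know about $w$ inside $e_1^\perp$ is that it is a unit vector congruent to $e_2$ modulo the level. A priori such vectors could fall into several orbits. Proposition~\ref{prop:key} says that for suitable levels they form one orbit in every rank. Its proof (Section~\ref{sec:key}) uses a unit group in rank two, a right-angled pentagon in rank three, and strong approximation in higher rank. Section~\ref{sec:surface} works out the case $n=2$ by hand, Section~\ref{sec:X} proves Theorem~\ref{thm:A},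 and Section~\ref{sec:B} proves Theorem~\ref{thm:B}.

\section{The lattice and its congruence subgroups}\label{sec:arith}

\subsection*{The form}
Let $K=\mathbb Q(\sqrt5)$, with ring of integers $R=\mathbb Z[\phi]=\mathbb Z\oplus\mathbb Z\phi$, where $\phi^2=\phi+1$. We view $K$ as a subfield of $\mathbb R$ with $\phi>1$ (the \emph{identity place}) and write $a\mapsto a'$ for Galois conjugation (the \emph{conjugate place}); $\phi'=-1/\phi<0$. The element $\phi$ is a unit. The primes $2$ and $3$ are inert, with $R/2R=\mathbb F_4$ and $R/3R=\mathbb F_9$. The map $a\mapsto(a,a')$ embeds $R$ as a discrete subgroup of $\mathbb R^2$, and $aa'\in\mathbb Z$ for $a\in R$.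

For $m\ge0$ let $V_m=K^{m+1}$ with orthogonal basis $e_0,\dots,e_m$, where $\langle e_0,e_0\rangle=-\phi$ and $\langle e_i,e_i\rangle=1$ for $i\ge1$. Put $q(x)=\langle x,x\rangle$ and $L_m=R^{m+1}$. At the identity place the form has signature $(m,1)$. At the conjugate place it is positive definite, because $-\phi'>0$; hence $q$ is \emph{anisotropic} over $K$, that is, $q(x)\ne0$ for $0\ne x\in V_m$. For $q(x)\neq0$ let $s_x$ be the reflection $z\mapsto z-\frac{2\langle z,x\rangle}{q(x)}x$. Let
\[
\mathbb H^m=\{x\in\mathbb R^{m+1}:q(x)=-1,\ x_0>0\},\qquad o=e_0/\sqrt\phi ,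
\]
let $O^+(L_m)$ be the group of isometries of $L_m$ that preserve the sheet $\mathbb H^m$, let $\Phi_m=\{v\in L_m:q(v)=1\}$ be the set of unit vectors, and put $H_v=v^\perp\cap\mathbb H^m$. We use the following standard facts about this model of hyperbolic space.
\begin{itemize}
\item[(H1)] The tangent space at $x$ is $x^\perp$, on which the form is positive definite, and $\cosh\operatorname{dist}(x,y)=-\langle x,y\rangle$. The geodesic segment from $x$ to $y$ consists of the points $\alpha x+\beta y\in\mathbb H^m$ with $\alpha,\beta\ge0$.
\item[(H2)] If $q(v)=1$, then $H_v$ is a totally geodesic hyperplane, and along $H_v$ the vector $v$ is a unit normal and is the gradient of $\langle\cdot,v\rangle$. The normal exponential map $(x,t)\mapsto\cosh t\,x+\sinh t\,v$ is a diffeomorphism $H_v\times\mathbb R\to\mathbb H^m$.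
\item[(H3)] If $v_1,\dots,v_j$ are orthonormal with $q(v_i)=1$, then $j\le m$ and $\bigcap H_{v_i}$ is a copy of $\mathbb H^{m-j}$. If $q(v)=q(w)=1$ and $|\langle v,w\rangle|>1$, then $H_v$ and $H_w$ are disjoint, at distance $\operatorname{arccosh}|\langle v,w\rangle|$.
\item[(H4)] An isometry $g$ of the form preserves $\mathbb H^m$ if and only if the $e_0$-coordinate of $ge_0$ is positive. The reflection $s_x$ preserves $\mathbb H^m$ if $q(x)>0$ and exchanges the two sheets if $q(x)<0$. If $g$ preserves $\mathbb H^m$ and $\det g=1$, then $g$ preserves the orientation.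
\end{itemize}

\subsection*{The lattice of rank two}
Identify $L_1$ with the ring $R[\sqrt\phi]$ by $x_1e_1+x_0e_0\leftrightarrow x_1+x_0\sqrt\phi$. Then $q$ is the norm $x_1^2-\phi x_0^2$. For a commutative $R$-algebra $S$ let $T(S)$ be the group of elements of norm one in $S[\sqrt\phi]=L_1\otimes S$. Multiplication by $u=x_1+x_0\sqrt\phi\in T(S)$ acts by
\begin{equation}\label{eq:mult}
e_1\mapsto x_1e_1+x_0e_0,\qquad e_0\mapsto\phi x_0e_1+x_1e_0 .
\end{equation}
It has determinant $x_1^2-\phi x_0^2=1$, and it preserves the bilinear form, since the two images are orthogonal with norms $1$ and $\phi^2x_0^2-\phi x_1^2=-\phi$.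

\begin{lemma}\label{lem:dagger}
Every isometry $A$ of $L_1\otimes S$ with $\det A=1$ is multiplication by an element of $T(S)$.
\end{lemma}

\begin{proof}
The vector $u=Ae_1$ has norm one, so $u\in T(S)$. The isometry $u^{-1}A$ has determinant $1$ and fixes $e_1$, so it preserves $e_1^\perp=Se_0$ and multiplies $e_0$ by its determinant, which is $1$.
\end{proof}

The element $\eta=\phi+\sqrt\phi$ has norm $\phi^2-\phi=1$ and satisfies $\eta^2=2\phi\eta-1$. The recursion $\eta^{j+1}=2\phi\eta^j-\eta^{j-1}$ and $\phi^2=\phi+1$ give
\begin{equation}\label{eq:powers}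
\begin{aligned}
\eta^2&=(2\phi+1)+2\phi\sqrt\phi, &\qquad \eta^3&=(5\phi+4)+(4\phi+3)\sqrt\phi,\\
\eta^4&=(16\phi+9)+(12\phi+8)\sqrt\phi, &\qquad \eta^5&=(45\phi+28)+(36\phi+21)\sqrt\phi .
\end{aligned}
\end{equation}
Since $\phi'<0$, the number $\phi$ is not a square in $K$, and we may regard $R[\sqrt\phi]$ as a subring of $\mathbb R$. For $u=x_1+x_0\sqrt\phi\in T(R)$ we have $u^{-1}=x_1-x_0\sqrt\phi$, so $x_1=\frac12(u+u^{-1})$. By (H4) and \eqref{eq:mult}, multiplication by $u$ preserves $\mathbb H^1$ if and only if $u>0$. In that case it is a translation of the line $\mathbb H^1$ of length $|\log u|$, because $\cosh\operatorname{dist}(o,uo)=x_1$.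

\begin{lemma}\label{lem:units}
$T(R)=\{\pm\eta^j:j\in\mathbb Z\}$.
\end{lemma}

\begin{proof}
Multiplying by $\pm\eta^{-j}$, we may bring any element of $T(R)$ into the interval $[1,\eta)$. Suppose that $u=x_1+x_0\sqrt\phi\in T(R)$ and $1<u<\eta$. Then $1<x_1<\frac12(\eta+\eta^{-1})=\phi$. Conjugating the norm equation gives $x_1'^2-\phi'x_0'^2=1$ with $-\phi'>0$, so $|x_1'|\le1$. Write $x_1=a+b\phi$ with $a,b\in\mathbb Z$. Then $0<x_1-x_1'=b\sqrt5<\phi+1<2\sqrt5$, so $b=1$, and $1<a+\phi<\phi$ has no integer solution.
\end{proof}

\subsection*{Admissible levels}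
In rank two the isometries of determinant one form the commutative group $T$, and no approximation theorem tells us which elements of a finite quotient $T(R/\mathfrak a)$ come from $T(R)$. We choose the level so that all of them do, and so that the sign of an element of $T(R)$ can be read off from its residue.

\begin{definition}\label{def:adm}
An ideal $\mathfrak a$ of $R$ is an \emph{admissible level} if $\mathfrak a=\mathfrak p^r$ with $r\ge1$ and $\mathfrak p\nmid10$ prime, and
\begin{itemize}
\item[$(\star)$] the image $\bar\eta$ of $\eta$ in $T(R/\mathfrak a)$ has odd order, equal to $|T(R/\mathfrak a)|/2$.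
\end{itemize}
\end{definition}

The condition $\mathfrak p\nmid10$ says that $\mathfrak p$ lies over an odd rational prime $p$ and is unramified, so that $p$ generates the maximal ideal of the completion $R_{\mathfrak p}$. In particular $2\notin\mathfrak a$.

\begin{lemma}\label{lem:adm}
\textup{(a)} The ideal $3R$ is an admissible level, and $\bar\eta$ has order $5$ in $T(R/3R)$.

\textup{(b)} If $\mathfrak a=\mathfrak p^r$ is admissible, then $-1\notin\langle\bar\eta\rangle$ and $T(R/\mathfrak a)=\langle\bar\eta\rangle\sqcup-\langle\bar\eta\rangle$.

\textup{(c)} If $\mathfrak a=\mathfrak p^r$ is admissible, then $-\phi$ is not a square in $R/\mathfrak p$.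
\end{lemma}

\begin{proof}
Let $\mathbb F=R/\mathfrak p$ have $N$ elements, $N$ odd. If $\phi=\xi^2$ in $\mathbb F$, then $x_1+x_0\sqrt\phi\mapsto(x_1-x_0\xi,\,x_1+x_0\xi)$ identifies $\mathbb F[\sqrt\phi]$ with $\mathbb F\times\mathbb F$ and the norm with the product, so $|T(\mathbb F)|=N-1$. If $\phi$ is not a square, then $\mathbb F[\sqrt\phi]$ is the field with $N^2$ elements, the norm is the surjection $z\mapsto z^{N+1}$ onto $\mathbb F^*$, and $|T(\mathbb F)|=N+1$.

(a) In $\mathbb F_9$ we have $\phi^4=3\phi+2=-1$, so $\phi$ generates $\mathbb F_9^*$ and is not a square; hence $|T(\mathbb F_9)|=10$. By \eqref{eq:powers}, $\eta^5\equiv1\bmod 3$, and $\bar\eta\ne1$.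

(b) The element $-1$ has order $2$, so it is not in the subgroup $\langle\bar\eta\rangle$, which has odd order and index $2$.

(c) A solution of $x_1^2-\phi x_0^2=1$ modulo $\mathfrak p^j$ has exactly $N$ lifts modulo $\mathfrak p^{j+1}$: the condition on the corrections of $x_1,x_0$ is one linear equation over $\mathbb F$ with coefficients $(2x_1,-2\phi x_0)\neq(0,0)$. So $|T(R/\mathfrak p^r)|=(N-\epsilon)N^{r-1}$, where $\epsilon=1$ if $\phi$ is a square in $\mathbb F$ and $\epsilon=-1$ otherwise. By $(\star)$ this is twice an odd number, so $N-\epsilon\equiv2\bmod4$. If $N\equiv1\bmod 4$, then $\epsilon=-1$ and $-1$ is a square. If $N\equiv3\bmod4$, then $\epsilon=1$ and $-1$ is not a square. In both cases $-\phi$ is not a square.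
\end{proof}

From now on $\mathfrak a=\mathfrak p^r$ is an admissible level, $\nu$ is the order of $\bar\eta$, and
\[
\Gamma_m=\{g\in O^+(L_m):g\equiv1\bmod\mathfrak a\}.
\]
This is the kernel of the action on the finite set $L_m/\mathfrak aL_m$, so it is normal of finite index in $O^+(L_m)$.

\begin{lemma}\label{lem:basic}
\textup{(a)} The group $O^+(L_m)$ acts properly discontinuously on $\mathbb H^m$, the family $(H_v)_{v\in\Phi_m}$ is locally finite, and $\Gamma_m$ acts cocompactly if $m\ge2$.

\textup{(b)} The group $\Gamma_m$ acts freely, and its elements have determinant $1$, so they preserve the orientation of $\mathbb H^m$.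

\textup{(c)} If $v,w\in\Phi_m$ and $H_v\cap H_w\ne\emptyset$, then $w=\pm v$ or $\langle v,w\rangle=0$.
\end{lemma}

\begin{proof}
(a) Since the conjugate form is definite, the conjugates of the coordinates of $v\in\Phi_m$ and of the matrix entries of $g\in O^+(L_m)$ are bounded. By discreteness of $R$ in $\mathbb R^2$, only finitely many $v$ or $g$ lie in a bounded set at the identity place. Let $Z\subset\mathbb H^m$ be compact. If $H_v$ meets $Z$, then $v$ is a unit tangent vector at a point of $Z$, so $v$ is bounded; if $gZ\cap Z\neq\emptyset$, then $g$ lies in a compact set of isometries of $\mathbb H^m$. This proves the first two claims. The compactness criterion of Borel--Harish-Chandra and Mostow--Tamagawa says that, $q$ being anisotropic over $K$, the group of isometries of $L_m$ is cocompact in the product of the orthogonal groups of $q$ at the two real places. The factor at the conjugate place is compact, so $O^+(L_m)$ and its finite-index subgroup $\Gamma_m$ act cocompactly on $\mathbb H^m$.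

(b) We have $\det g=\pm1$ and $\det g\equiv1\bmod\mathfrak a$, and $2\notin\mathfrak a$; so $\det g=1$. Point stabilizers are finite by (a), so it suffices to exclude an element $g\in\Gamma_m$ of prime order $\ell$. Write $g=1+p^jA$ over $R_{\mathfrak p}$ with $j\ge1$ and $A\not\equiv0\bmod p$; this uses that $p$ generates the maximal ideal. Then
\[
0=g^\ell-1=\ell p^jA+\tbinom\ell2p^{2j}A^2+\dots+p^{\ell j}A^\ell .
\]
If $\ell\ne p$, dividing by $p^j$ gives $\ell A\equiv0\bmod p$, a contradiction. If $\ell=p\ge3$, the middle terms are divisible by $p^{2j+1}$ and the last one by $p^{3j}$, so all are divisible by $p^{j+2}$; dividing by $p^{j+1}$ gives $A\equiv0\bmod p$, again a contradiction.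

(c) Let $a=\langle v,w\rangle\in R$ and $w\ne\pm v$. Both vectors lie in the positive definite space $x^\perp$ for $x\in H_v\cap H_w$, so $|a|<1$. The Cauchy--Schwarz inequality at the conjugate place gives $|a'|\le1$. Thus $aa'$ is an integer of absolute value less than $1$, and $a=0$.
\end{proof}

Part (c) is the source of all right angles. The next lemma settles dimension one.

\begin{lemma}\label{lem:rank2}
\textup{(a)} $\Gamma_1$ is generated by multiplication by $\eta^\nu$, a nontrivial translation of $\mathbb H^1$. In particular it acts cocompactly.

\textup{(b)} If $v\in\Phi_1$ and $v\equiv e_1\bmod\mathfrak a$, then $v\in\Gamma_1e_1$.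
\end{lemma}

\begin{proof}
(a) By Lemmas~\ref{lem:basic}(b), \ref{lem:dagger} and \ref{lem:units}, an element of $\Gamma_1$ is multiplication by some $\eta^j$, and by \eqref{eq:mult} this map is congruent to $1$ if and only if $\bar\eta^j=1$.

(b) The vector $v$ is an element $\pm\eta^j$ of $T(R)$ congruent to $1$. The minus sign would give $-1\in\langle\bar\eta\rangle$, contrary to Lemma~\ref{lem:adm}(b). So $v=\eta^j$ with $\nu\mid j$, and multiplication by $\eta^j$ maps $e_1=1$ to $v$.
\end{proof}

\begin{remark}\label{rem:eleven}
Part (b) fails for levels with $-1\in\langle\bar\eta\rangle$. The element $5\phi+4$ has norm $16+20-25=11$ and generates a prime $\mathfrak p_{11}$. By \eqref{eq:powers}, $\eta^3+\eta^{-3}=2(5\phi+4)$, so $\eta^6\equiv-1\bmod\mathfrak p_{11}$. The unit vector $-\eta^6$ is congruent to $e_1$, but it is negative, whereas the congruence subgroup of level $\mathfrak p_{11}$ maps $e_1$ only to positive elements of $T(R)$.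
\end{remark}

\section{Two geodesics that meet once}\label{sec:surface}

For $n=1$ and $\mathfrak a=3R$, the circle $\mathbb H^1/\Gamma_1$ cut at the image of $o$ is a segment of length $5\log\eta$; this will be $X^1$. The mechanism of the proof first appears for $n=2$. This section is an illustration and is not used later.

Let $\mathfrak a=3R$, $\Gamma=\Gamma_2$, and let $\Sigma_1,\Sigma_2$ be the images of the lines $H_1=H_{e_1}$ and $H_2=H_{e_2}$ in the closed oriented surface $M=\mathbb H^2/\Gamma$. Let $\tau\in\Gamma$ fix $e_1$ and act on $Re_0+Re_2\cong L_1$ as multiplication by $\eta^5$. By Lemma~\ref{lem:rank2}(a), $\tau$ generates the stabilizer of $e_1$ in $\Gamma$; it translates along $H_1$.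

\emph{$\Sigma_1$ is a simple closed geodesic.} Suppose that $\gamma H_1$ meets $H_1$. By Lemma~\ref{lem:basic}(c), $\langle\gamma e_1,e_1\rangle\in\{1,0,-1\}$, and this number is congruent to $1$ modulo $3$. So $\gamma e_1=e_1$ and $\gamma\in\langle\tau\rangle$. Hence $\Sigma_1=H_1/\langle\tau\rangle$. The same holds for $\Sigma_2$ by symmetry.

\emph{$\Sigma_1$ and $\Sigma_2$ meet exactly once.} Suppose that $\gamma H_2$ meets $H_1$. Now $\langle\gamma e_2,e_1\rangle\in\{1,0,-1\}$ is congruent to $0$, so $w=\gamma e_2$ is a unit vector of $Re_0+Re_2$, and it is congruent to $e_2$. By Lemma~\ref{lem:rank2}(b), $w=\tau^ie_2$ for some $i$. Thus $\gamma H_2=\tau^iH_2$ meets $H_1$ in $\tau^io$, and $\Sigma_1\cap\Sigma_2$ is the image of $o$.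

A regular neighborhood of two simple closed curves that cross once in an orientable surface is a torus with one hole. Its boundary is connected, so $M\setminus(\Sigma_1\cup\Sigma_2)$ is connected, and cutting $M$ along $\Sigma_1\cup\Sigma_2$ gives a connected surface whose boundary is one curve with four geodesic sides of length $5\log\eta$ and four right angles. The group $B_2$ normalizes $\Gamma$ and preserves $\Sigma_1\cup\Sigma_2$, so it acts on this surface, which is $X^2$.

The only delicate point was to replace $\gamma$, about which we knew nothing, by an element $\tau^i$ that fixes $e_1$ and has the same effect on $e_2$. For this we used Lemma~\ref{lem:rank2}(b) in the lattice $e_1^\perp$. In dimension $n$ the same step needs the analogous statement in the lattices $L_m$ with $m\le n-1$.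

\section{Unit vectors congruent to a basis vector}\label{sec:key}

\begin{proposition}\label{prop:key}
Let $m\ge1$, $1\le i\le m$, and $v\in\Phi_m$ with $v\equiv e_i\bmod\mathfrak a$. Then there is $g\in\Gamma_m$ with $ge_i=v$.
\end{proposition}

Permuting $e_1,\dots,e_m$, we may assume $i=m$. The case $m=1$ is Lemma~\ref{lem:rank2}(b). In general, an isometry taking $e_m$ to $v$ is determined up to an isometry of $W=e_m^\perp=V_{m-1}$, and the task is to use this freedom to make it integral and congruent to $1$. For $\dim W\geq3$ strong approximation does this. For $\dim W=2$ it is not available; we get integrality from geometry and the congruence from $(\star)$. In both cases the invariant to be controlled is the spinor norm.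

\subsection*{The spinor norm}
Let $V$ be a nondegenerate quadratic space over a field $E$ of characteristic not $2$. Every isometry of $V$ is a product of reflections (the Cartan--Dieudonn\'e theorem), and there is a well-defined homomorphism
\[
\theta\colon O(V)\to E^*/E^{*2},\qquad\theta(s_{x_1}\cdots s_{x_j})=q(x_1)\cdots q(x_j).
\]
The target has exponent two, so $\theta$ is trivial on elements of odd order. The formula shows that $\theta$ is compatible with field extensions, and that an isometry of a nondegenerate subspace $W$, extended by the identity on $W^\perp$, has the same spinor norm on $W$ and on $V$. For unit vectors $u,w$ with $\langle u,w\rangle\ne1$ we have $\langle u,w-u\rangle=\langle u,w\rangle-1$, whence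
\begin{equation}\label{eq:refl}
q(w-u)=2(1-\langle u,w\rangle),\qquad s_{w-u}\,u=w .
\end{equation}

\subsection*{The case $m=2$: a right-angled pentagon}
We first show that $O^+(L_2)$ is transitive on $\Phi_2$, with generators whose spinor norms we know. Consider
\[
v_1=e_1,\quad v_2=e_2,\quad v_3=e_0-\phi e_1,\quad v_4=\phi e_0-\phi e_1-\phi e_2,\quad v_5=e_0-\phi e_2 ,
\]
with indices modulo $5$. Then
\begin{equation}\label{eq:gram}
q(v_i)=1,\qquad\langle v_i,v_{i+1}\rangle=0,\qquad\langle v_i,v_{i+2}\rangle=-\phi .
\end{equation}
Indeed $q(v_3)=q(v_5)=\phi^2-\phi=1$, $q(v_4)=2\phi^2-\phi^3=2(\phi+1)-(2\phi+1)=1$, $\langle v_3,v_4\rangle=\langle v_4,v_5\rangle=-\phi^2+\phi^2=0$, $\langle v_3,v_5\rangle=\langle e_0,e_0\rangle=-\phi$, and the products with $v_1$ and $v_2$ are coordinates. Let $P=\{x\in\mathbb H^2:\langle x,v_i\rangle\le0\text{ for all }i\}$. The coordinates $y_1=x_1/x_0$, $y_2=x_2/x_0$ identify $\mathbb H^2$ with the disk $y_1^2+y_2^2<\phi$ and geodesics with chords, and the functions $\langle x,v_i\rangle/x_0$ are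
\[
y_1,\qquad y_2,\qquad-\phi(1+y_1),\qquad-\phi(\phi+y_1+y_2),\qquad-\phi(1+y_2).
\]
The five inequalities define the square $[-1,0]^2$ with the corner $(-1,-1)$ cut off by the line $y_1+y_2=-\phi$ (Figure~\ref{fig:pentagon}). Its vertices $(0,0)$, $(-1,0)$, $(-1,1-\phi)$, $(1-\phi,-1)$, $(0,-1)$ lie in the disk, since $1+(1-\phi)^2=3-\phi<\phi$. So $P$ is a compact pentagon whose $i$th side lies on $H_{v_i}$, and its angles are right angles by \eqref{eq:gram}. Poincar\'e's theorem says that the images of a compact convex polygon with angles of the form $\pi/j$ under the group generated by the reflections in its sides tile $\mathbb H^2$. In particular the translates of $P$ under $\langle s_{v_1},\dots,s_{v_5}\rangle$ cover $\mathbb H^2$.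

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=2]
\fill[gray!25] (0,0)--(-1,0)--(-1,-0.618)--(-0.618,-1)--(0,-1)--cycle;
\draw (0,0) circle (1.272);
\draw (0,-1.272)--(0,1.272) node[above] {$H_{v_1}$};
\draw (-1.272,0)--(1.272,0) node[right] {$H_{v_2}$};
\draw (-1,-0.786)--(-1,0.786) node[above left] {$H_{v_3}$};
\draw (-0.416,-1.202)--(-1.202,-0.416) node[left] {$H_{v_4}$};
\draw (-0.786,-1)--(0.786,-1) node[below right] {$H_{v_5}$};
\fill (0,0) circle (0.025) node[above right] {$o$};
\node at (-0.45,-0.45) {$P$};
\end{tikzpicture}
\caption{The right-angled pentagon $P$ in the projective model $y_1^2+y_2^2<\phi$ of $\mathbb H^2$, in which geodesics are chords. Its sides lie on the lines $y_1=0$, $y_2=0$, $y_1=-1$, $y_1+y_2=-\phi$, $y_2=-1$, orthogonal to the unit vectors $v_1,\dots,v_5$ of $L_2$.}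
\label{fig:pentagon}
\end{figure}

The rotation of $P$ is also integral. The vectors $v_1,v_2,v_3$ form a basis of $L_2$, because $e_0=v_3+\phi v_1$. Let $\rho$ be the linear map with $\rho v_i=v_{i+1}$ for $i=1,2,3$. It preserves the form by \eqref{eq:gram} and maps $L_2$ into itself with determinant $\pm1$, and $\rho e_0=v_4+\phi v_2=\phi e_0-\phi e_1$ has positive $e_0$-coordinate; so $\rho\in O^+(L_2)$. By \eqref{eq:gram}, $\rho v_4$ and $v_5$ have the same products $-\phi,-\phi,0$ with the basis $v_2,v_3,v_4$, and $\rho v_5$ and $v_1$ have the same products $0,-\phi,-\phi$. Hence $\rho v_i=v_{i+1}$ for all $i$, and $\rho^5=1$. Let $G_0=\langle s_{v_1},\dots,s_{v_5},\rho\rangle\subset O^+(L_2)$.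

\begin{lemma}\label{lem:pentagon}
$\Phi_2=G_0e_2$.
\end{lemma}

\begin{proof}
Let $v\in\Phi_2$. Moving $v$ by $G_0$, we may assume that $H_v$ meets $P$. Suppose that $v\ne\pm v_i$ for all $i$. If $H_v$ meets the $i$th side, then $v\perp v_i$ by Lemma~\ref{lem:basic}(c). So $H_v$ cannot meet two adjacent sides, since by (H3) there are no three orthonormal vectors $v,v_i,v_{i+1}$ of norm $1$; in particular $H_v$ avoids the vertices. A chord that meets $P$, avoids its vertices and contains no side crosses two different sides. They are not adjacent, so they have indices $i$ and $i+2$ for some $i$. Then $v$ lies on the line $\{v_i,v_{i+2}\}^\perp$, which is spanned by $v_{i+1}$, and $v=\pm v_{i+1}$, a contradiction. So $v=\pm v_i$ for some $i$, and $\rho$ and $s_{v_2}$ move it to $v_2=e_2$.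
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:key} for $m=2$]
Let $v\equiv e_2\bmod\mathfrak a$ and write $v=\gamma_0e_2$ with $\gamma_0\in G_0$. Replacing $\gamma_0$ by $\gamma_0s_{v_1}$, which has the same effect on $e_2$, we may assume $\det\gamma_0=1$. Modulo $\mathfrak a$ the map $\gamma_0$ fixes $\bar e_2$, so it acts on $\bar e_2^\perp=L_1/\mathfrak aL_1$ by an isometry $A$ of determinant $1$. By Lemmas~\ref{lem:dagger} and \ref{lem:adm}(b), $A=\pm\bar\eta^j$ for some $j$. Let $\eta$ act on $L_2$ by multiplication on $L_1$ and by fixing $e_2$; this is an element of $O^+(L_2)$. Then $g=\gamma_0\eta^{-j}\in O^+(L_2)$ maps $e_2$ to $v$, and modulo $\mathfrak a$ it fixes $\bar e_2$ and is $\pm1$ on $\bar e_2^\perp$. If the sign is $+$, then $g\in\Gamma_2$ and we are done.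

The sign $-$ cannot be corrected, since $-1$ on $L_1$ exchanges the sheets; we show that it does not occur. Let $\bar\theta$ be the spinor norm of the nondegenerate space $L_2/\mathfrak pL_2$ over the field $R/\mathfrak p$. It is trivial on the reductions of the $s_{v_i}$, because $q(v_i)=1$, and on those of $\rho$ and $\eta$, which have odd order by $\rho^5=1$ and $(\star)$. So $\bar\theta(\bar g)=1$. If the sign were $-$, then $\bar g=s_{\bar e_0}s_{\bar e_1}$ would have spinor norm $-\phi$, which is not a square by Lemma~\ref{lem:adm}(c).
\end{proof}

\subsection*{The case $m\ge3$: strong approximation}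
Condition $(\star)$ is not used here. For a prime $\mathfrak l$ of $R$ let $K_{\mathfrak l}\supset R_{\mathfrak l}$ be the completions, and let a subscript $\mathfrak l$ on a space or a lattice denote extension of scalars. We use these standard facts.
\begin{itemize}
\item[(A1)] Hensel's lemma: a simple root modulo $\mathfrak l$ of a polynomial over $R_{\mathfrak l}$ lifts to a root in $R_{\mathfrak l}$.
\item[(A2)] A quadratic form in at least five variables over $K_{\mathfrak l}$ is isotropic. By the Hasse--Minkowski theorem, a form over $K$ that is isotropic over every $K_{\mathfrak l}$ and at both real places is isotropic over $K$.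
\item[(A3)] An element of $V_m$ lies in $L_m$ if and only if it lies in $L_{m,\mathfrak l}$ for all $\mathfrak l$.
\item[(A4)] Strong approximation for rotations (Kneser; see \cite[104:4]{OMeara}). Let $W$ be a nondegenerate quadratic space over $K$ with $\dim W\ge3$ that is isotropic at some real place. Let $\Lambda$ be a lattice in $W$, $\mathcal T$ a finite set of primes, and for $\mathfrak l\in\mathcal T$ let $\kappa_{\mathfrak l}\in SO(W_{\mathfrak l})$ have $\theta(\kappa_{\mathfrak l})=1$. Then there is $\psi\in SO(W)$ with $\theta(\psi)=1$, arbitrarily close to $\kappa_{\mathfrak l}$ for $\mathfrak l\in\mathcal T$, and with $\psi\Lambda_{\mathfrak l}=\Lambda_{\mathfrak l}$ for all primes $\mathfrak l\notin\mathcal T$.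
\end{itemize}
Let $W=e_m^\perp=V_{m-1}$ and $\Lambda=L_{m-1}$. Since $m\ge3$, we have $e_0,e_1,e_2\in\Lambda$, and $W$ is isotropic at the identity place. Define open subgroups of $SO(W_{\mathfrak l})$ by
\[
U_{\mathfrak l}=SO(\Lambda_{\mathfrak l})\quad(\mathfrak l\ne\mathfrak p),\qquad U_{\mathfrak p}=\{u\in SO(\Lambda_{\mathfrak p}):u\equiv1\bmod\mathfrak a\}.
\]
The plan is as follows. We find a solution $\alpha$ of $\alpha e_m=v$ over $K$ and, for each $\mathfrak l$, an integral solution $g_{\mathfrak l}$ over $R_{\mathfrak l}$. They differ by $h_{\mathfrak l}=\alpha^{-1}g_{\mathfrak l}\in SO(W_{\mathfrak l})$, and we want one $\psi\in SO(W)$ that lies in $h_{\mathfrak l}U_{\mathfrak l}$ for all $\mathfrak l$; then $\alpha\psi$ is the required element. Fact (A4) only approximates elements of trivial spinor norm, so each coset $h_{\mathfrak l}U_{\mathfrak l}$ must contain one. For this we arrange that $\theta(\alpha)=1$ (Step 1), that $\theta(g_{\mathfrak l})$ is represented by a unit and is trivial at $\mathfrak p$ (Step 2), and that units are spinor norms of elements of $U_{\mathfrak l}$ for $\mathfrak l\neq\mathfrak p$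 (Step 3).

\begin{proof}[Proof of Proposition~\ref{prop:key} for $m\ge3$]
Let $a=\langle v,e_m\rangle$, so $a\equiv1\bmod\mathfrak a$. If $x\in L_{m,\mathfrak l}$ and $2/q(x)\in R_{\mathfrak l}$, then $s_x$ preserves $L_{m,\mathfrak l}$; we call such a reflection \emph{integral}. By \eqref{eq:refl}, a reflection $s_{w-u}$ with unit vectors $u,w\in L_{m,\mathfrak l}$ is integral if $1-\langle u,w\rangle$ is a unit.

\emph{Step 1: there is $\alpha\in SO(V_m)$ with $\alpha e_m=v$ and $\theta(\alpha)=1$.} Since $2\notin\mathfrak a$, we have $v\ne-e_m$. Put $c=q(v+e_m)=2(1+a)$. The conjugate form is positive definite, so $c'>0$, and in particular $c\neq0$. By \eqref{eq:refl} with $w=-v$, we have $s_{v+e_m}e_m=-v$, so $\alpha_0=s_{v+e_m}s_{e_m}$ maps $e_m$ to $v$, and $\theta(\alpha_0)=c$. To cancel $c$ we need a rotation of $W$ with spinor norm $c$. Let $q_3$ be the restriction of $q$ to the span of $e_0,e_1,e_2$. The form $q_3(y)-c\,q_3(x)$ in six variables is isotropic over every $K_{\mathfrak l}$, at the identity place because $q_3$ is indefinite there, and at the conjugate place because $q_3$ is definite there and $c'>0$.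 By (A2) there are $x,y$ over $K$, not both zero, with $q_3(y)=c\,q_3(x)$, and by anisotropy both sides are nonzero. Then $s_ys_x$ fixes $e_m$ and has spinor norm $c\,q(x)^2$. Put $\alpha=\alpha_0(s_ys_x)^{-1}$.

\emph{Step 2: for each $\mathfrak l$ there is $g_{\mathfrak l}\in SO(L_{m,\mathfrak l})$ with $g_{\mathfrak l}e_m=v$ and $\theta(g_{\mathfrak l})$ represented by a unit of $R_{\mathfrak l}$; moreover $g_{\mathfrak p}\equiv1\bmod\mathfrak a$ and $\theta(g_{\mathfrak p})=1$.}

For $\mathfrak l=\mathfrak p$ take $g_{\mathfrak p}=\alpha_0$. We have $v+e_m\equiv2e_m$ and $c\equiv4\bmod\mathfrak a$, a unit; so $s_{v+e_m}$ is integral and congruent to $s_{e_m}$, and $\alpha_0\equiv1\bmod\mathfrak a$. By (A1) applied to $X^2-c$, the element $c$ is a square in $R_{\mathfrak p}$.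

For $\mathfrak l\nmid2$, $\mathfrak l\ne\mathfrak p$, one of $1+a$, $1-a$ is a unit, their sum being $2$. Take $s_{v+e_m}s_{e_m}$ in the first case and $s_{v-e_m}s_{e_1}$ in the second. The spinor norm is the unit $2(1\pm a)$.

For $\mathfrak l=2R$ the factor $2$ in $q(w-u)$ is not a unit, so we use two reflections that both have this factor. If $a\not\equiv1\bmod2$, then $1-a$ is a unit; take $s_{v-e_m}s_{e_1-e_2}$. The second factor exchanges $e_1$ and $e_2$ and fixes $e_m$ as $m\geq3$, and the spinor norm is $4(1-a)$. If $a\equiv1\bmod2$, we pass through an intermediate vector. The vectors $e_1,\dots,e_{m-1}$ and $e_0+\phi e_1$ have norm $1$ and are orthogonal to $e_m$. We claim that one of them, call it $u$, has $\langle u,v\rangle\not\equiv1\bmod2$. Otherwise, writing $v=\sum x_ie_i$, we have $x_1,\dots,x_m\equiv1$ and $-\phi x_0+\phi x_1\equiv1\bmod2$, so $\phi x_0\equiv\phi+1=\phi^2$ and $x_0\equiv\phi\bmod2$. Elements congruent modulo $2$ have squares congruent modulo $4$, so $1=q(v)\equiv m-\phi^3=m-1-2\phi\bmod4$. This says $2\phi-(m-2)\in4R$, which is false because the coefficient of $\phi$ is $2$. With such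 a $u$ take $s_{v-u}s_{u-e_m}$. It maps $e_m\mapsto u\mapsto v$ by \eqref{eq:refl}, both reflections are integral, and the spinor norm is $4(1-\langle u,v\rangle)$.

\emph{Step 3: for $\mathfrak l\ne\mathfrak p$, every unit of $R_{\mathfrak l}$ represents an element of $\theta(U_{\mathfrak l})$.} If $x\in\Lambda_{\mathfrak l}$ and $q(x)$ is a unit, then $s_xs_{e_1}\in U_{\mathfrak l}$ has spinor norm $q(x)$. So it suffices to write each unit, up to squares, as a product of unit values of $q$ on $\Lambda_{\mathfrak l}$.

Let $\mathfrak l\nmid2$ with residue field $\mathbb F$ of order $N$, and let $b$ be a unit. The sets $\{x^2\}$ and $\{\bar b-y^2\}$ have $(N+1)/2$ elements each, so they meet, and $\bar b=x^2+y^2$ with, say, $x\ne0$. By (A1) we can lift $x$ after lifting $y$ arbitrarily. So $b$ is a value of $x_1^2+x_2^2$.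

Let $\mathfrak l=2R$. Squaring is a bijection of $\mathbb F_4^*$, so every unit is a square times a unit $1+2y$. Using $\phi^4-\phi=2\phi+2=2\phi^2$, we find
\[
q\bigl((1+b)e_1+be_2\bigr)=1+2(b^2+b),\qquad q\bigl((1+\phi^2b)e_1+be_0\bigr)=1+2\phi^2(b^2+b).
\]
On $\mathbb F_4=\{0,1,\bar\phi,\bar\phi^2\}$ the polynomial $b^2+b$ takes the values $0$ (at $0$) and $1$ (at $\bar\phi$), and its derivative $2b+1$ is a unit. By (A1), $b^2+b$ takes every value in $R_{\mathfrak l}$ congruent to $0$ or $1$. So $1+2y$ is a value of $q$ whenever $\bar y\in\{0,1,\bar\phi^2\}$. If $\bar y=\bar\phi$, write $y=1+3z$; then $\bar z=\bar\phi-1=\bar\phi^2$, and $1+2y=3(1+2z)$ is a product of two values, since $3=1+2\cdot1$.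

\emph{Step 4: approximation.} Put $h_{\mathfrak l}=\alpha^{-1}g_{\mathfrak l}$. It fixes $e_m$, so $h_{\mathfrak l}\in SO(W_{\mathfrak l})$, and $\theta(h_{\mathfrak l})=\theta(g_{\mathfrak l})$. By Steps 2 and 3 there are $u_{\mathfrak l}\in U_{\mathfrak l}$ with $\theta(u_{\mathfrak l})=\theta(h_{\mathfrak l})$, where $u_{\mathfrak p}=1$. Then $\kappa_{\mathfrak l}=h_{\mathfrak l}u_{\mathfrak l}^{-1}$ has trivial spinor norm, and $\kappa_{\mathfrak l}U_{\mathfrak l}=h_{\mathfrak l}U_{\mathfrak l}$. The matrix of $\alpha$ has determinant $1$ and is integral at all but finitely many primes; at these primes, $\mathfrak p$ excepted, $h_{\mathfrak l}$ and $\kappa_{\mathfrak l}$ lie in $U_{\mathfrak l}$. Let $\mathcal T$ consist of $\mathfrak p$ and the finitely many $\mathfrak l$ with $\kappa_{\mathfrak l}\notin U_{\mathfrak l}$. The cosets $\kappa_{\mathfrak l}U_{\mathfrak l}$ are open, so (A4) gives $\psi\in SO(W)$ with $\theta(\psi)=1$ and $\psi\in\kappa_{\mathfrak l}U_{\mathfrak l}$ for $\mathfrak l\in\mathcal T$, while $\psi\in U_{\mathfrak l}=\kappa_{\mathfrak l}U_{\mathfrak l}$ for $\mathfrak l\notin\mathcal T$.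

Put $g=\alpha\psi$. Then $ge_m=v$, and $g\in\alpha h_{\mathfrak l}U_{\mathfrak l}=g_{\mathfrak l}U_{\mathfrak l}$ for all $\mathfrak l$. By (A3), $g\in SO(L_m)$, and the condition at $\mathfrak p$ gives $g\equiv1\bmod\mathfrak a$. Finally $\theta(g)=1$: if $g=s_{x_1}\cdots s_{x_j}$ over $K$, then $\prod q(x_i)$ is a square, hence positive at the identity place, so an even number of the $q(x_i)$ are negative and $g$ preserves $\mathbb H^m$ by (H4). Thus $g\in\Gamma_m$.
\end{proof}

\section{The arrangement of hyperplanes and its cells}\label{sec:arr}

Fix $n\ge0$ and write $\Gamma=\Gamma_n$, $[n]=\{1,\dots,n\}$, $\Psi_i=\Gamma e_i$ and $\Psi=\bigcup_{i\in[n]}\Psi_i$. The \emph{arrangement} of $\Gamma_n$ is the locally finite family $(H_v)_{v\in\Psi}$. For $n=0$ it is empty, $\mathbb H^0=\{o\}$ and $\Gamma_0=1$. For $I\subset[n]$ put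
\[
H_I=\bigcap_{i\in I}H_{e_i},\qquad\Gamma_I=\{\gamma\in\Gamma:\gamma e_i=e_i\text{ for all }i\in I\},
\]
and identify $\bigoplus_{l\notin I}Re_l$ (with $l=0$ included) with $L_m$ and $H_I$ with $\mathbb H^m$, where $m=n-|I|$, by the order-preserving relabeling of the basis. The next lemma contains requirements (i) and (ii) of the introduction, and it says that the arrangement induced on $H_I$ is the arrangement of the same kind in dimension $m$, which makes induction possible.

\begin{lemma}\label{lem:arr}
\textup{(a)} The sets $\Psi_i$ are pairwise disjoint, and $\Psi\cap-\Psi=\emptyset$. If $v\ne w$ in $\Psi$ and $H_v\cap H_w\ne\emptyset$, then $v\perp w$, and $v,w$ lie in different $\Psi_i$.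

\textup{(b)} If $v_i\in\Psi_i$ for $i\in I$ and $\bigcap_{i\in I}H_{v_i}\neq\emptyset$, then there is $\gamma\in\Gamma$ with $\gamma e_i=v_i$ for all $i\in I$.

\textup{(c)} Restriction identifies $\Gamma_I$ with $\Gamma_m$. The vectors $w\in\Psi$ with $H_w\cap H_I\neq\emptyset$ are the $e_i$, $i\in I$, and the vectors in $\Gamma_Ie_l$, $l\notin I$; the latter lie in $L_m$ and are the normals of the arrangement of $\Gamma_m$.
\end{lemma}

\begin{proof}
(a) Every vector of $\Psi_i$ is congruent to $e_i$, and the vectors $\pm e_i$ are pairwise incongruent modulo $\mathfrak a$ because $1,2\notin\mathfrak a$. This gives the first sentence. If $v\neq w$ and the hyperplanes meet, then $v\perp w$ by Lemma~\ref{lem:basic}(c), whereas two vectors of the same $\Psi_i$ have product congruent to $1$.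

(b) We match the indices one at a time. Suppose that, after translating all $v_i$ by an element of $\Gamma$, we have $v_i=e_i$ for $i\in I'\subsetneq I$, and let $j\in I\setminus I'$. By (a), $v_j$ is orthogonal to $e_i$ for $i\in I'$, so it is a unit vector of $\bigoplus_{l\notin I'}Re_l\cong L_{n-|I'|}$ congruent to $e_j$. Proposition~\ref{prop:key} gives $g\in\Gamma_{n-|I'|}$ with $ge_j=v_j$. Extended by the identity on the $e_i$, $i\in I'$, it lies in $\Gamma$, and translating by $g^{-1}$ matches $j$ as well.

(c) An element of $\Gamma_I$ preserves the orthogonal complement $L_m$ of the $e_i$, $i\in I$, and its sheet $H_I$, and is congruent to $1$ there; conversely elements of $\Gamma_m$ extend by the identity. Let $w\in\Psi_l$ with $H_w\cap H_I\ne\emptyset$. If $l\in I$, then $H_w$ meets $H_{e_l}$, and $w=e_l$ by (a). If $l\notin I$, then (b) applied to the $e_i$, $i\in I$, and $w$ gives $\gamma\in\Gamma_I$ with $\gamma e_l=w$. Conversely, if $\gamma\in\Gamma_I$, then $\gamma o\in H_{\gamma e_l}\cap H_I$.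
\end{proof}

By (a), each hyperplane of the arrangement has a distinguished normal in $\Psi$, hence a positive side. This is what will tell the two faces of $X^n$ over $\Sigma_i$ apart. We record positions by signs. For $x\in\mathbb H^n$ and $v\in\Psi$ let $\sigma_x(v)\in\{+,0,-\}$ be the sign of $\langle x,v\rangle$. A \emph{cell} is a class of points with the same function $\sigma_x$, and we write $\sigma_D$ for the function of the cell $D$. By Lemma~\ref{lem:arr}(a), the vectors with $\sigma_D(v)=0$ are orthonormal and lie in different $\Psi_i$. We list them as $(v_i)_{i\in I}$ with $v_i\in\Psi_i$, and call them the \emph{normals} of $D$ and $I$ the \emph{type} of $D$. Cells of type $\emptyset$ are \emph{chambers}. Since $\sigma_{\gamma x}(\gamma v)=\sigma_x(v)$ and $\gamma\Psi_i=\Psi_i$, the group $\Gamma$ permutes the cells of each type, and $\gamma D$ has normals $\gamma v_i$.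

\begin{lemma}\label{lem:cells}
\textup{(a)} A cell $D$ is convex, and $\overline D=\{y:\sigma_y(v)\in\{0,\sigma_D(v)\}\text{ for all }v\in\Psi\}$.

\textup{(b)} Every $x$ has an open ball $U_x$ around it such that $\sigma_y(v)=\sigma_x(v)$ for all $y\in U_x$ and all $v$ with $\sigma_x(v)\neq0$. At most $3^n$ cells meet $U_x$. Chambers are open; they are the components of $\mathbb H^n\setminus\bigcup_{v\in\Psi}H_v$.

\textup{(c)} Let $D$ be a cell with normals $(v_i)_{i\in I}$ and let $\varepsilon\in\{\pm\}^I$. There is a unique chamber $C$ such that $\overline C$ meets $D$ and $\sigma_C(v_i)=\varepsilon_i$ for $i\in I$; we denote it by $D^\varepsilon$. It satisfies $\overline D\subset\overline C$ and $\sigma_C(v)=\sigma_D(v)$ for all other $v$. For $x\in D$,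
\begin{equation}\label{eq:orthant}
\overline C\cap U_x=\{y\in U_x:\varepsilon_i\langle y,v_i\rangle\ge0\text{ for }i\in I\}.
\end{equation}
Moreover $\gamma(D^\varepsilon)=(\gamma D)^\varepsilon$ for $\gamma\in\Gamma$.

\textup{(d)} The cells with normals $(e_i)_{i\in I}$ are the chambers of the arrangement of $\Gamma_m$ in $H_I=\mathbb H^m$.
\end{lemma}

\begin{proof}
(a) The set on the right is closed and contains $D$. Let $y$ be in it and $x\in D$. By (H1), a point $z\ne y$ of the segment from $x$ to $y$ is $\alpha x+\beta y$ with $\alpha>0$, $\beta\ge0$, so $\sigma_z=\sigma_D$. This shows that $y\in\overline D$ and, for $y\in D$, that $D$ is convex.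

(b) By local finiteness a small ball $U_x$ meets only hyperplanes through $x$, and the other functions $\langle\cdot,v\rangle$ keep their sign on it. A cell meeting $U_x$ is determined by its signs at the at most $n$ normals at $x$. If $x$ lies in a chamber, $U_x$ lies in that chamber. So the chambers partition the complement into open connected sets.

(c) If $x\in\overline C\cap D$, then (a) forces $\sigma_C(v)=\sigma_D(v)$ for all $v$ other than the $v_i$; this gives uniqueness, and then $\overline D\subset\overline C$ and \eqref{eq:orthant} follow from (a) and (b). For existence take $x\in D$ and normalize $x+t\sum\varepsilon_iv_i$ to lie in $\mathbb H^n$. For small $t>0$ this point lies in $U_x$ and has sign $\varepsilon_i$ at $v_i$, so these points lie in one chamber, whose closure contains $x$. The last claim follows from uniqueness.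

(d) If $H_w$ misses $H_I$, then the sign at $w$ is nonzero and constant on $H_I$. By Lemma~\ref{lem:arr}(c), for $x\in H_I$ the function $\sigma_x$ is therefore determined by its values at the normals of the arrangement of $\Gamma_m$, and the cell of $x$ has normals exactly $(e_i)_{i\in I}$ if and only if these values are all nonzero.
\end{proof}

The point $o=H_{[n]}$ is a cell with normals $e_1,\dots,e_n$, and the chambers whose closure contains $o$ are the $2^n$ chambers $C_\delta=\{o\}^\delta$, $\delta\in\{\pm\}^n$. The following proposition is requirement (iii). As in the torus, one passes from one side of $\Sigma_j$ to the other by running once along the closed geodesic through the image of $o$ perpendicular to $\Sigma_j$.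

\begin{proposition}\label{prop:trans}
For each $I\subset[n]$ there are cells of type $I$, and $\Gamma$ permutes them transitively.
\end{proposition}

\begin{proof}
A locally finite family of hyperplanes does not cover $\mathbb H^m$, so cells of type $I$ exist by Lemma~\ref{lem:cells}(d). We prove transitivity by induction on $n$; the case $n=0$ is trivial. Let $n\ge1$. If $I\ne\emptyset$, Lemma~\ref{lem:arr}(b) translates any cell of type $I$ to one with normals $(e_i)_{i\in I}$. These are the chambers of $\Gamma_m$ in $H_I$ with $m<n$, and $\Gamma_I=\Gamma_m$ permutes them transitively by induction. It remains to treat chambers.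

\emph{Every chamber $C$ is equivalent to some $C_\delta$.} The open set $C$ is neither empty nor all of $\mathbb H^n$, so there is $x\in\overline C\setminus C$. The cell $D$ of $x$ has type $I\neq\emptyset$, since by Lemma~\ref{lem:cells}(a) a chamber that meets $\overline C$ equals $C$. Some chamber $D_0$ of the arrangement in $H_I$ has $o$ in its closure, and $\gamma D=D_0$ for some $\gamma\in\Gamma$ by the case already proved. Then $o\in\gamma\overline D\subset\gamma\overline C$ by Lemma~\ref{lem:cells}(c), so $\gamma C$ is one of the $C_\delta$.

\emph{The $C_\delta$ are equivalent.} It suffices to change one sign, at $j$ say. Let $I=[n]\setminus\{j\}$ and let $\tau\in\Gamma_I$ act on $Re_0+Re_j\cong L_1$ as multiplication by $\eta^\nu=x_1+x_0\sqrt\phi$, where $x_0>0$ because $\eta^\nu>\eta^{-\nu}$. By Lemma~\ref{lem:rank2}(a), $\tau$ generates $\Gamma_I=\Gamma_1$, and the arrangement on the line $H_I$ consists of the points $\tau^io$. So the open segment $D$ from $o$ to $\tau o$ is a cell with normals $(e_l)_{l\in I}$. By \eqref{eq:mult}, $\langle\tau^{\pm1}o,e_j\rangle=\pm\sqrt\phi\,x_0$. A point of $D$ is $\alpha o+\beta\tau o$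 with $\alpha,\beta>0$; its product with $e_j$ is $\beta\sqrt\phi\,x_0>0$, and its product with $\tau e_j$ is $\alpha\langle\tau^{-1}o,e_j\rangle<0$. Given $\delta\in\{\pm\}^I$, let $C=D^\delta$. Its closure contains $o$, and its signs are $\delta_l$ at $e_l$ and $+$ at $e_j$; so $C=C_{(\delta,+)}$. Its closure also contains $\tau o$, so the closure of $\tau^{-1}C$ contains $o$. The signs of $\tau^{-1}C$ are $\sigma_C(\tau e_l)=\sigma_C(e_l)=\delta_l$ at $e_l$ and $\sigma_C(\tau e_j)=-$ at $e_j$; so $\tau^{-1}C=C_{(\delta,-)}$.
\end{proof}

\section{The manifold $X^n$}\label{sec:X}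

Let $n\ge1$. Fix a chamber $C$, let $\Gamma_C$ be its stabilizer in $\Gamma$, and put
\[
X=X^n=\overline C/\Gamma_C,\qquad\pi\colon\overline C\to X .
\]
By Proposition~\ref{prop:trans}, another chamber gives an isometric space, and the natural map $X\to M=\mathbb H^n/\Gamma$ identifies $C/\Gamma_C$ with $M\setminus\bigcup\Sigma_i$; so $X$ is $M$ cut open along the $\Sigma_i$.

\begin{lemma}\label{lem:X}
$X$ is a compact connected orientable hyperbolic manifold with corners. If $x\in\overline C$ lies in a cell of type $I$, then $\pi(x)$ has codimension $|I|$.
\end{lemma}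

\begin{proof}
By (H2) the functions $\varepsilon_i\langle\cdot,v_i\rangle$ in \eqref{eq:orthant} have orthonormal gradients at $x$, so they extend to a coordinate system, in which $\overline C$ is $[0,\infty)^{|I|}\times\mathbb R^{n-|I|}$ near $x$. The set $\overline C$ is convex, and by Lemma~\ref{lem:basic} the group $\Gamma_C$ acts freely, properly discontinuously and preserving the orientation; in particular $\pi$ is a covering map. For compactness let $Z$ be compact with $\Gamma Z=\mathbb H^n$ (Lemmas~\ref{lem:basic}(a) and \ref{lem:rank2}(a)). Finitely many balls $U_x$ cover $Z$, so only finitely many chambers have a closure that meets $Z$; by transitivity they are $\gamma_1^{-1}C,\dots,\gamma_s^{-1}C$. If $\overline C$ meets $\gamma Z$, then $\gamma^{-1}C=\gamma_i^{-1}C$ for some $i$, so $\gamma\in\Gamma_C\gamma_i$. Hence $X$ is the image of the compact set $\overline C\cap\bigcup_i\gamma_iZ$.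
\end{proof}

\subsection*{Strata and faces}
By Lemma~\ref{lem:cells}(a), $\overline C$ is a union of cells. For a cell $D\subset\overline C$ with normals $(v_i)_{i\in I}$ put $\varepsilon_i=\sigma_C(v_i)$, so that $C=D^\varepsilon$, and call $(I,\varepsilon)$ the \emph{label} of $D$ and of its points. Labels are $\Gamma_C$-invariant, so they are defined on $X$. Let $X_{I,\varepsilon}\subset X$ be the set of points with label $(I,\varepsilon)$. By \eqref{eq:orthant}, if $x\in\overline C$ has label $(J,\delta)$ and normals $(v_j)_{j\in J}$, then the points of $\overline C\cap U_x$ have labels $(I,\delta|_I)$ with $I\subset J$ and normals $(v_i)_{i\in I}$, and points with each of these labels accumulate at $x$.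

\begin{proposition}\label{prop:strata}
For $I\subset[n]$ and $\varepsilon\in\{\pm\}^I$, the group $\Gamma_C$ permutes the cells of label $(I,\varepsilon)$ transitively, and such cells exist. The strata of $X$ are exactly the sets $X_{I,\varepsilon}$.
\end{proposition}

\begin{proof}
Let $D$ be a cell of type $I$. By Proposition~\ref{prop:trans}, $D^\varepsilon=\gamma C$ for some $\gamma\in\Gamma$, and then $(\gamma^{-1}D)^\varepsilon=C$, so $\gamma^{-1}D$ has label $(I,\varepsilon)$. If $D_1,D_2$ have label $(I,\varepsilon)$, then $D_2=gD_1$ for some $g\in\Gamma$, and $gC=g(D_1^\varepsilon)=D_2^\varepsilon=C$. So $X_{I,\varepsilon}$ is the image of one convex cell; it is nonempty and connected. By the local description above, labels are locally constant on the set of points of a given codimension. This set is therefore partitioned into the relatively open connected sets $X_{I,\varepsilon}$, which are its components.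
\end{proof}

Give $X$ the face structure in which each stratum is its own class. The faces are $F_{I,\varepsilon}=\overline{X_{I,\varepsilon}}$, and the local description of labels gives
\begin{equation}\label{eq:faces}
F_{I,\varepsilon}=\bigsqcup_{J\supseteq I,\ \delta|_I=\varepsilon}X_{J,\delta}.
\end{equation}
As all strata are nonempty, $F_{J,\delta}\subset F_{I,\varepsilon}$ if and only if $I\subset J$ and $\delta|_I=\varepsilon$. The faces $\square_{I,\varepsilon}=\{x\in\square^n:x_i=\varepsilon_i1\text{ for }i\in I\}$ of the cube are ordered by the same rule, so $F_{I,\varepsilon}\leftrightarrow\square_{I,\varepsilon}$ is an isomorphism of posets. Near the image of a point $x\in\overline C$ with normals $(v_j)_{j\in J}$, the faces are, by \eqref{eq:faces}, the images of the sets $\overline C\cap U_x\cap\bigcap_{i\in I}H_{v_i}$, $I\subset J$. The $v_j$ are orthonormal, so (P2) and (P3) hold, and each face is a submanifold with corners. A cell of type $[n]$ is a point, so (P4) holds.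

\begin{proposition}\label{prop:facesXk}
If $|I|=n-k$ with $k\ge1$, then $F_{I,\varepsilon}$ is isometric to $X^k$ (for the same level) as a manifold with corners, and its points of positive codimension are the points of the faces properly contained in it.
\end{proposition}

\begin{proof}
Translating $C$ by an element of $\Gamma$ changes $X$ by a label-preserving isometry. So by Lemma~\ref{lem:arr}(b) we may assume that some cell $D$ of label $(I,\varepsilon)$ has normals $(e_i)_{i\in I}$. It is a chamber of $\Gamma_k=\Gamma_I$ in $H_I$, so $\overline D/\Delta\cong X^k$, where $\Delta$ is the stabilizer of $D$ in $\Gamma_I$. For $\gamma\in\Delta$ we have $\gamma C=(\gamma D)^\varepsilon=C$, so $\Delta\subset\Gamma_C$, and $\pi$ induces a map $\overline D/\Delta\to X$ that is locally an isometric embedding. Its image is compact, contains $\pi(D)=X_{I,\varepsilon}$ and lies in the closure of this set; so it is $F_{I,\varepsilon}$.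

For injectivity note first that $H_I\cap\overline C=\overline D$: by Lemma~\ref{lem:cells}(a) and (c), both sets consist of the points $y$ with $\sigma_y(e_i)=0$ for $i\in I$ and $\sigma_y(v)\in\{0,\sigma_D(v)\}$ for all other $v$. Let $x,y\in\overline D$ and $\gamma\in\Gamma_C$ with $\gamma x=y$. For $i\in I$ both $H_{\gamma e_i}$ and $H_{e_i}$ contain $y$, so $\gamma e_i=e_i$ by Lemma~\ref{lem:arr}(a). Thus $\gamma\in\Gamma_I$ preserves $H_I\cap\overline C=\overline D$. The chamber $\gamma D$ of $H_I$ lies in $\overline D$, so it equals $D$, and $\gamma\in\Delta$. Finally, the points of codimension zero in $\overline D/\Delta$ are those of $D/\Delta$, whose image is $X_{I,\varepsilon}$, and by \eqref{eq:faces} the rest of $F_{I,\varepsilon}$ is the union of the smaller faces.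
\end{proof}

\subsection*{The action of $B_n$}
Let $B_n\subset O^+(L_n)$ act by signed permutations of $e_1,\dots,e_n$, fixing $e_0$. It normalizes $\Gamma$, and $B_n\cap\Gamma=1$, because a nontrivial signed permutation matrix has a diagonal entry $0$ or $-1$, which is not congruent to $1$. So $G=\Gamma B_n$ is a group with $G/\Gamma\cong B_n$. Let $b\in B_n$ with $be_i=\chi_ie_{\beta(i)}$, $\chi_i=\pm1$, and let $g=\gamma b$ with $\gamma\in\Gamma$. For $v=\gamma_1e_i\in\Psi_i$ we have
\begin{equation}\label{eq:bact}
\chi_i\,gv=\gamma\,(b\gamma_1b^{-1})\,e_{\beta(i)}\in\Psi_{\beta(i)} .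
\end{equation}
Hence $G$ permutes the hyperplanes of the arrangement, the cells and the chambers. The elements of $B_n$ do not preserve $C$ in general, but by transitivity $bC=\gamma^{-1}C$ for some $\gamma\in\Gamma$, so each coset $\Gamma b$ meets the stabilizer $G_C$ of $C$ in $G$. Therefore $G_C/\Gamma_C\cong G/\Gamma\cong B_n$, and this group acts on $X=\overline C/\Gamma_C$ by isometries.

Let $g=\gamma b\in G_C$, and let $D$ have label $(I,\varepsilon)$ and normals $v_i$. By \eqref{eq:bact}, $gD$ has type $\beta(I)$ and normals $\chi_igv_i\in\Psi_{\beta(i)}$. For $y\in C$ the sign of $\langle gy,\chi_igv_i\rangle=\chi_i\langle y,v_i\rangle$ is $\chi_i\varepsilon_i$, and $gy\in C$. So $b$ maps $F_{I,\varepsilon}$ to $F_{\beta(I),\varepsilon^*}$ with $\varepsilon^*_{\beta(i)}=\chi_i\varepsilon_i$. On the cube $(bx)_{\beta(i)}=\chi_ix_i$, so $b\,\square_{I,\varepsilon}=\square_{\beta(I),\varepsilon^*}$. This proves (P1).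

\subsection*{The map to the cube}
Let $\operatorname{dist}$ be the path metric of $X$ and $F_{i,\pm}=F_{\{i\},\pm}$. By \eqref{eq:faces} the faces $F_{i,+}$ and $F_{i,-}$ are disjoint, and they are compact and nonempty. Define
\[
f(x)_i=\frac{\operatorname{dist}(x,F_{i,-})-\operatorname{dist}(x,F_{i,+})}{\operatorname{dist}(x,F_{i,-})+\operatorname{dist}(x,F_{i,+})},\qquad i=1,\dots,n .
\]
The denominator is positive, so $f\colon X\to\square^n$ is continuous. We have $f_i=\pm1$ on $F_{i,\pm}$, and $F_{I,\varepsilon}\subset F_{i,\varepsilon_i}$ for $i\in I$, so $f(F_{I,\varepsilon})\subset\square_{I,\varepsilon}$. The isometry $b$ maps $F_{i,\pm}$ to $F_{\beta(i),\pm\chi_i}$, so $f(bx)_{\beta(i)}=\chi_if(x)_i$, and $f$ is equivariant.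

We do not control preimages of interior points, so we compute degrees from the boundary, starting at the vertices. By Proposition~\ref{prop:facesXk}, a $k$-dimensional face $F$ is a compact connected orientable topological manifold whose boundary $\partial F$ is the union of the smaller faces. Let $\bar F$ denote the corresponding face of the cube. After choosing orientations, the degree $\mu$ of $f|_F\colon(F,\partial F)\to(\bar F,\partial\bar F)$ is defined by $f_*[F]=\mu[\bar F]$.

\begin{lemma}\label{lem:degree}
For every face $F$ the map $f|_F$ has degree $\pm1$.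
\end{lemma}

\begin{proof}
We use induction on $k=\dim F$. For $k=0$ the map is a bijection of points, by (P4). Let $k\ge1$ and $F=F_{I,\varepsilon}$. Applying the boundary homomorphisms to $f_*[F]=\mu[\bar F]$ gives $f_*[\partial F]=\mu[\partial\bar F]$ in $H_{k-1}(\partial\bar F)$. Let $E\subset F$ be a face of dimension $k-1$, with index set $I\cup\{j\}$, and let $E^\circ=E\setminus\partial E$ be its stratum, which is open in $\partial F$. A point of $\partial F\setminus E^\circ$ has a label $(J,\delta)$ that properly extends $(I,\varepsilon)$ and differs from that of $E^\circ$. So either $J$ contains some $l\notin I\cup\{j\}$, or $J=I\cup\{j\}$ with the opposite sign at $j$. In both cases the point lies in a $(k-1)$-dimensional face $E_1\ne E$ of $F$, and $f$ maps it into $\bar E_1$, which is disjoint from $\bar E^\circ$. Hence $f$ is a map of pairs $(\partial F,\partial F\setminus E^\circ)\to(\partial\bar F,\partial\bar F\setminus\bar E^\circ)$. Under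
\[
H_{k-1}(\partial F)\to H_{k-1}(\partial F,\partial F\setminus E^\circ)\cong H_{k-1}(E,\partial E),
\]
where the isomorphism is excision, $[\partial F]$ maps to the fundamental class $[E]$ for the induced orientation, and the same holds for the cube. By naturality $(f|_E)_*[E]=\mu[\bar E]$, and $\mu=\pm1$ by induction.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Take the admissible level $\mathfrak a=3R$ (Lemma~\ref{lem:adm}(a)) and $X^n$ as in Lemma~\ref{lem:X}. Each face is the closure of one stratum by construction, and (P1)--(P4) were proved above. Orient the faces of $\square^n$ arbitrarily, and orient each face of $X^n$, including $X^n$, so that the degree in Lemma~\ref{lem:degree} is $+1$. This gives (P5).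
\end{proof}

\section{Deep levels and wide collars}\label{sec:B}

Everything so far holds for any admissible level, and (P6) is Proposition~\ref{prop:facesXk} as long as the same level is used for all $n$. For (P7) and (P8) we need admissible levels of arbitrarily large norm. Powers of one prime supply them, if $\bar\eta$ has the right order modulo $\mathfrak p$ and modulo $\mathfrak p^2$.

\begin{lemma}\label{lem:31}
Since $X^2-X-1\equiv(X-19)(X-13)\bmod31$, the prime $31$ splits in $R$; let $\mathfrak p$ be the prime above it with $\phi\equiv19\bmod\mathfrak p$. Then $\mathfrak p^r$ is an admissible level for every $r\ge1$, and $|R/\mathfrak p^r|=31^r$.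
\end{lemma}

\begin{proof}
We have $R/\mathfrak p^r\cong\mathbb Z/31^r$. Since $9^2=81\equiv19\bmod 31$, Hensel's lemma gives a unique $\xi\in\mathbb Z/31^r$ with $\xi^2=\phi$ and $\xi\equiv9\bmod 31$. As $2\xi$ is a unit, $x_1+x_0\sqrt\phi\mapsto(x_1-x_0\xi,x_1+x_0\xi)$ is a ring isomorphism onto $(\mathbb Z/31^r)^2$ that turns the norm into the product. So the first coordinate identifies $T(R/\mathfrak p^r)$ with $(\mathbb Z/31^r)^*$, of order $30\cdot31^{r-1}$, and $\bar\eta$ with $\phi-\xi$.

Modulo $31$, $\bar\eta=19-9=10$. We have $10^2\equiv7$, $10^3\equiv8$, $10^5\equiv56\equiv-6$ and $10^{15}\equiv-216\equiv1$, so the order is $15$.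

Modulo $961=31^2$, $\phi=763$, because $763\equiv19\bmod31$ and $763^2\equiv198^2=39204=40\cdot961+764$; and $\xi=474$, because $474\equiv9\bmod31$ and $474^2=224676=233\cdot961+763$. So $\bar\eta=289=17^2$. Squaring repeatedly,
\[
17^4=87\cdot961-86,\qquad86^2=8\cdot961-292,\qquad292^2=89\cdot961-265,
\]
so $17^4\equiv-86$, $17^8\equiv-292$, $17^{16}\equiv-265$. Further $265\cdot292\equiv500$ and $-86\cdot289\equiv132$, so
\[
\bar\eta^{15}=17^{16}\,17^8\,17^4\,17^2\equiv500\cdot132\equiv652=1+21\cdot31\pmod{961}.
\]
If $z=1+31^jy$ with $j\geq1$ and $31\nmid y$, then $z^{31}=1+31^{j+1}y_1$ with $y_1\equiv y\bmod31$ by the binomial formula. Hence $\bar\eta^{15}$ has order $31^{r-1}$ modulo $31^r$, and $\bar\eta$ has order $15\cdot31^{r-1}$, which is odd and equal to half of $30\cdot31^{r-1}$.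
\end{proof}

Let $\mathfrak a=\mathfrak p^r$ be as in Lemma~\ref{lem:31}, $N=31^r$ and $\lambda=\operatorname{arccosh}(N/2-1)$. The argument of Lemma~\ref{lem:basic}(c) can be made quantitative: an element of $\mathfrak a$ whose conjugate is small must be large.

\begin{lemma}\label{lem:sep}
If $v,w\in\Psi$ and $H_v\cap H_w=\emptyset$, then $\operatorname{dist}(H_v,H_w)\ge\lambda$. In particular this holds for distinct $v,w$ in the same $\Psi_i$.
\end{lemma}

\begin{proof}
If $0\ne x\in\mathfrak a$, then $|xx'|=|R/xR|\ge|R/\mathfrak a|=N$. Let $a=\langle v,w\rangle$; then $|a'|\le1$ by definiteness at the conjugate place. Let $v\in\Psi_i$, $w\in\Psi_j$. If $i=j$, then $a-1\in\mathfrak a$, and $a\neq1$ because $q(v-w)=2-2a$ and $q$ is anisotropic. From $|a'-1|\le2$ we get $|a-1|\ge N/2$ and $|a|\ge N/2-1$. If $i\ne j$, then $a\in\mathfrak a$, and $a\ne0$ because orthonormal vectors give intersecting hyperplanes by (H3); so $|a|\ge N$. In both cases $|a|\geq N/2-1>1$, and (H3) gives the bound. The last sentence follows from Lemma~\ref{lem:arr}(a).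
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Choose $r$ with $\lambda>d$, and construct all $X^n$ with the level $\mathfrak a=\mathfrak p^r$. They are as in Theorem~\ref{thm:A} and satisfy (P6).

(P7) Let $F_{I,\varepsilon}\cap F_{J,\delta}=\emptyset$. If $\varepsilon$ and $\delta$ agreed on $I\cap J$, they would extend to a label on $I\cup J$, whose stratum is nonempty and lies in both faces by \eqref{eq:faces}. So $\varepsilon_i\neq\delta_i$ for some $i\in I\cap J$. A path in $X$ from one face to the other lifts to a path in $\overline C$ from a point of $H_v$ to a point of $H_w$, where $v,w\in\Psi_i$, $\sigma_C(v)=\varepsilon_i$ and $\sigma_C(w)=\delta_i$. Thus $v\ne w$, and the path has length at least $\lambda$ by Lemma~\ref{lem:sep}.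

(P8) Let $F=F_{i,\varepsilon}$. As in the proof of Proposition~\ref{prop:facesXk}, which for this purpose also covers $n=1$, we may assume that $F=\overline D/\Delta$ with $\overline D=H_v\cap\overline C$, $v=e_i$, where $\Delta\subset\Gamma_C$ fixes $v$. The inward unit normal along $\overline D$ is $\varepsilon v$. Consider
\[
E(x,t)=\cosh t\,x+\sinh t\,\varepsilon v,\qquad x\in\overline D,\quad0\le t<\lambda/2 .
\]
We check with Lemma~\ref{lem:cells}(a) that $E(x,t)\in\overline C$. At $v$ we have $\varepsilon\langle E(x,t),v\rangle=\sinh t\ge0$. If $u\in\Psi$, $u\neq v$, and $H_u$ meets $H_v$, then $u\perp v$ and $\langle E(x,t),u\rangle=\cosh t\,\langle x,u\rangle$ has the same sign as at $x$. If $H_u$ misses $H_v$, then by Lemma~\ref{lem:sep} the segment from $x$ to $E(x,t)$ does not reach $H_u$, so again the sign is that at $x$. The map $E$ commutes with $\Delta$, so it induces a map $F\times[0,\lambda/2)\to X$, which is an immersion by (H2). It is injective. Indeed, if $E(x,t)=\gamma E(y,s)$ with $\gamma\in\Gamma_C$, then this point is within distance $t$ of $H_v$ and within distance $s$ of $H_{\gamma v}$, so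 $\operatorname{dist}(H_v,H_{\gamma v})\le s+t<\lambda$. By Lemma~\ref{lem:sep}, $\gamma v=v$. Then $\gamma E(y,s)=\cosh s\,\gamma y+\sinh s\,\varepsilon v$ with $\gamma y\in H_v$, and (H2) gives $s=t$ and $x=\gamma y$, so $\pi(x)=\pi(y)$. An injective immersion of the compact space $F\times[0,d/2]$ is an embedding.
\end{proof}

\begin{thebibliography}{9}

\bibitem{OMeara}
O'Meara, \emph{Introduction to Quadratic Forms}.

\bibitem{blog}
\emph{(Strict) Hyperbolisation}, \texttt{https://proofsfromtheblog.blogspot.com/2025/12/strict-hyperbolisation.html}.

\end{thebibliography}
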